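\title{A Two-Player Game with Separately Continuous Payoffs\\ and No Approximate Equilibrium}

\begin{abstract}
We construct a two-player game with compact convex strategy sets and bounded, separately continuous payoffs that has no $\varepsilon$-equilibrium for small $\varepsilon>0$. The payoffs are affine in each player's strategy, and the conclusion persists for the mixed extension. The construction attaches to a uniformly continuous self-map $g$ of a closed bounded convex set in Hilbert space a game whose approximate equilibria correspond to approximate fixed points of $g$. We also determine when one jointly continuous payoff restores existence, and we show that every such game with payoffs in $[0,1]$ that are affine in each strategy has a $\frac{3-\sqrt5}{2}$-equilibrium.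
\end{abstract}

\section{The question and the answer}\label{sec:intro}

\begin{definition}\label{def:game}
A \emph{separately continuous game} is a triple $\langle N,(X_i)_{i\in N},(u_i)_{i\in N}\rangle$ in which $N$ is a finite set of players, each $X_i$ is a nonempty compact convex subset of a locally convex topological vector space, and each payoff $u_i:\prod_{j\in N}X_j\to\mathbb R$ is bounded, affine in the coordinate $x_i$, and continuous in each coordinate $x_j$ when the other coordinates are held fixed. For $\varepsilon\ge0$, a profile $x\in\prod_jX_j$ is an \emph{$\varepsilon$-equilibrium} if $u_i(x_i',x_{-i})\le u_i(x)+\varepsilon$ for all $i\in N$ and $x_i'\in X_i$. An \emph{equilibrium} is a $0$-equilibrium.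
\end{definition}

A basic source of such games is mixing. Let $A_i$ be nonempty compact metric spaces of actions, with bounded separately continuous payoffs on $\prod_jA_j$. In the \emph{mixed extension}, $X_i=\Delta(A_i)$ is the set of Borel probability measures on $A_i$ with the topology of weak convergence (the coarsest topology making $\mu\mapsto\int\psi\,d\mu$ continuous for every continuous $\psi:A_i\to\mathbb R$), and the payoffs are the expectations under the product measure.

For two players we write $X,Y$ for the strategy sets. Since $u_1(\cdot,y)$ and $u_2(x,\cdot)$ are continuous on compact sets, best replies exist, and the \emph{regrets}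
\[
\operatorname{reg}_1(x,y)=\max_Xu_1(\cdot,y)-u_1(x,y),\qquad \operatorname{reg}_2(x,y)=\max_Yu_2(x,\cdot)-u_2(x,y)
\]
measure what each player loses by not playing one. A profile is an $\varepsilon$-equilibrium exactly when both regrets are at most $\varepsilon$. Definition~\ref{def:game} asks that $u_i$ be affine only in player $i$'s own strategy. We call a two-player game \emph{biaffine} if both payoffs are affine in $x$ for fixed $y$ and in $y$ for fixed $x$. Mixed extensions are biaffine.

The following question is posed as open in \cite{Problem}.

\begin{quote}
\emph{Does every two-player separately continuous game have an $\varepsilon$-equilibrium for every $\varepsilon>0$?}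
\end{quote}

Two classical theorems frame the question; we state them in the form used later.

\begin{theorem}[Fan--Glicksberg]\label{thm:FG}
Let $X,Y$ be nonempty compact convex subsets of Hausdorff locally convex spaces, and let $u_1,u_2$ be jointly continuous on $X\times Y$, with $u_1$ affine in $x$ and $u_2$ affine in $y$. Then the game has an equilibrium.
\end{theorem}

\begin{theorem}[Sion]\label{thm:Sion}
Let $X,Y$ be nonempty compact convex subsets of topological vector spaces, and let $h:X\times Y\to\mathbb R$ be separately continuous and affine in each variable. Then $h$ has a saddle point: there is $(x^*,y^*)$ with $h(x,y^*)\le h(x^*,y^*)\le h(x^*,y)$ for all $x\in X$, $y\in Y$.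
\end{theorem}

(The usual statement is $\max_x\min_yh=\min_y\max_xh$; take for $x^*$ a maximizer of the upper semicontinuous function $\min_yh(\cdot,y)$ and for $y^*$ a minimizer of the lower semicontinuous function $\max_xh(x,\cdot)$.)

So joint continuity gives an exact equilibrium, and in the zero-sum case $u_2=-u_1$, which is automatically biaffine, separate continuity is already enough. Between these cases the following is known.
\begin{enumerate}
\item[(a)] Separately continuous games need not have an equilibrium, even with two players \cite{Vieille}.
\item[(b)] There is a three-player separately continuous game with no $\varepsilon$-equilibrium for $\varepsilon>0$ small enough \cite{ST}.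
\item[(c)] The mixed extension of a bounded separately continuous game with finitely many players and compact metric action spaces, in which all but at most one player have jointly continuous payoffs, has an $\varepsilon$-equilibrium for each $\varepsilon>0$.
\end{enumerate}

One could guess that (b) is a three-player phenomenon. With two players, $u_1(x,\cdot)$ is continuous on the whole set of opposing profiles, which separate continuity does not give for three; the zero-sum case is settled positively; and by (c) a single jointly continuous payoff suffices for two-player mixed extensions. What separate continuity does not give is continuity of the best-reply value $y\mapsto\max_Xu_1(\cdot,y)$: as a supremum of continuous functions it is only lower semicontinuous. This gap is wide enough for a counterexample. Write $L^2=L^2[0,1]$ for the real Hilbert space.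

\begin{theorem}\label{thm:main}
There is a two-player game $\Gamma=\langle\{1,2\},(X,Y),(u_1,u_2)\rangle$, with $X$ and $Y$ compact convex metrizable subsets of $L^2\times\mathbb R\times L^2$ and $L^2\times\mathbb R$ in their weak topologies, and $u_1,u_2:X\times Y\to[-1,1]$ biaffine and separately continuous, which has no $\varepsilon$-equilibrium for any
\[
0\le\varepsilon<\varepsilon_0:=\frac{(\sqrt2-1)^8}{16}\approx5.4\cdot10^{-5}.
\]
The same holds for the mixed extension of $\Gamma$, with action spaces $X$ and $Y$.
\end{theorem}

The proof has two independent parts. Section~\ref{sec:imitation} turns a self-map $g$ of a closed bounded convex set $C$ in Hilbert space into a biaffine game whose approximate equilibria are approximate fixed points of $g$. Section~\ref{sec:map} builds a map $g$ that moves every point by at least $\frac14$. Section~\ref{sec:proof} combines the two. The last two sections locate the boundary of the phenomenon: Section~\ref{sec:joint} treats games with one jointly continuous payoff, and Section~\ref{sec:size} bounds the size of $\varepsilon$ for which existence can fail.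

\section{Imitation games}\label{sec:imitation}

Throughout this section $H$ is a real Hilbert space with norm $|\cdot|$ and inner product $\langle\cdot,\cdot\rangle$, the set $C\subset H$ is nonempty, closed, bounded and convex, $R=\sup_{a\in C}|a|$, and $g:C\to C$ satisfies
\begin{equation}\label{eq:modulus}
|g(a)-g(b)|\le\omega(|a-b|)\qquad(a,b\in C),
\end{equation}
where $\omega:[0,\infty)\to[0,\infty)$ is concave, nondecreasing and continuous with $\omega(0)=0$.

\subsection*{The weak topology}
The weak topology of a Hilbert space is the coarsest topology making every functional $\langle z,\cdot\rangle$ continuous; it is Hausdorff and locally convex. We use two standard facts. A norm-closed, bounded, convex set is weakly compact. In a separable Hilbert space with orthonormal basis $(e_n)$, the weak topology of a bounded set is given by the metric $\sum_n2^{-n}|\langle a-a',e_n\rangle|$.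

The inner product is the model of a function that is separately but not jointly weakly continuous. In $L^2$ let
\begin{equation}\label{eq:spike}
a_n=\sqrt n\,1_{[0,1/n]}.
\end{equation}
Then $a_n\to0$ weakly, since $|\langle a_n,z\rangle|\le|z1_{[0,1/n]}|\to0$, while $\langle a_n,a_n\rangle=1$. The same sequence shows that the squared norm is not weakly continuous.

\subsection*{From fixed points to a biaffine game}
There is an evident game whose equilibria are the fixed points of $g$. Player 1 chooses $a\in C$ and imitates player 2, with payoff $-|a-b|^2$; player 2 chooses $b\in C$ and imitates the image of player 1's choice, with payoff $-|b-g(a)|^2$. The regrets are $|a-b|^2$ and $|b-g(a)|^2$, so both are small only if $b$ is close to $g(b)$. This game is not admissible. The payoffs are not affine, and if $C$ is not norm compact we must use the weak topology, in which neither $|\cdot|^2$ nor $g$ need be continuous.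

Two changes repair this. First, adding to a player's payoff a function of the opponent's strategy alone leaves the regrets unchanged. Adding $|b|^2$ to the first payoff and $|g(a)|^2$ to the second, we obtain
\[
2\langle a,b\rangle-|a|^2,\qquad 2\langle g(a),b\rangle-|b|^2 .
\]
The players now interact only through inner products, and each remaining nonlinear term, $|a|^2$, $g(a)$, $|b|^2$, depends on one player's choice only. Second, we make these terms coordinates of the strategy. Player 1 announces a triple $(a,s,c)$ in place of $(a,|a|^2,g(a))$, player 2 a pair $(b,r)$ in place of $(b,|b|^2)$, and the strategy sets are enlarged to be closed and convex.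

\begin{definition}\label{def:Gamma}
The \emph{imitation game} $\Gamma_{C,g}$ has strategy sets
\[
X=\overline{\operatorname{conv}}\,\{(a,|a|^2,g(a)):a\in C\},\qquad Y=\{(b,r):b\in C,\ |b|^2\le r\le R^2\},
\]
where the bar is the norm closure in $H\times\mathbb R\times H$ and both sets carry the weak topology, and payoffs
\[
u_1\big((a,s,c),(b,r)\big)=2\langle a,b\rangle-s,\qquad u_2\big((a,s,c),(b,r)\big)=2\langle c,b\rangle-r .
\]
\end{definition}

For player 2 a truncated epigraph is enough: raising $r$ above $|b|^2$ only costs her, and the bound $r\le R^2$ serves only to make $Y$ bounded. For player 1 we take the convex hull, because the coordinate $c$ does not enter his payoff and must be tied to $(a,s)$ by the shape of $X$.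

\begin{lemma}\label{lem:admissible}
$\Gamma_{C,g}$ is a biaffine separately continuous game, and $X\subset C\times[0,R^2]\times C$. If $H$ is separable, $X$ and $Y$ are metrizable.
\end{lemma}

\begin{proof}
The set $C\times[0,R^2]\times C$ is closed and convex and contains the points $(a,|a|^2,g(a))$, so it contains $X$. Thus $X$ is closed, bounded and convex. So is $Y$, because $(b,r)\mapsto|b|^2-r$ is convex and norm continuous. Both sets are therefore weakly compact, and metrizable if $H$ is separable. For fixed $(b,r)$, the payoffs $u_1$ and $u_2+r$ are the inner products of $(a,s,c)$ with $(2b,-1,0)$ and $(0,0,2b)$. For fixed $(a,s,c)$, the functions $u_1+s$ and $u_2$ are the inner products of $(b,r)$ with $(2a,0)$ and $(2c,-1)$. Hence both payoffs are affine and weakly continuous in each variable, and $|u_i|\le3R^2$.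
\end{proof}

The enlargement has a price: $X$ contains triples with $c\ne g(a)$, and these might create new approximate equilibria. The one-dimensional case shows why they do not.

\begin{example}\label{ex:line}
Let $H=\mathbb R$, $C=[0,1]$, $g(a)=1-a^2$. The points $(a,a^2,1-a^2)$ lie in the plane $c=1-s$, and the convex hull of the arc $\{(a,a^2)\}$ is the region between the parabola and its chord, so
\[
X=\{(a,s,1-s):0\le a\le1,\ a^2\le s\le a\},\qquad Y=\{(b,r):0\le b\le1,\ b^2\le r\le1\}.
\]
Against $(b,r)$, player 1 maximizes $2ab-s$ by taking $s=a^2$ and $a=b$, with value $b^2$; his regret is $Q=(a-b)^2+(s-a^2)$. Against $(a,s,c)$, player 2 maximizes $2cb-r$ by taking $r=b^2$ and $b=c$, with value $c^2$; her regret is $(b-c)^2+(r-b^2)$. Both vanish exactly when $a=b$, $s=r=b^2$ and $b=1-b^2$, that is, when $b=\frac{\sqrt5-1}2$ is the fixed point of $g$. The strategy $(\frac12,\frac12,\frac12)$, the midpoint of the triples for $a=0$ and $a=1$, misreports $g$: it has $c=\frac12$ while $g(\frac12)=\frac34$. But it has regret at least $s-a^2=\frac14$ against every $b$. In general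
\[
|c-g(b)|=|s-b^2|\le(s-a^2)+|a-b|(a+b)\le Q+2\sqrt Q ,
\]
so a player 1 with small regret reports $g(b)$ almost correctly.
\end{example}

The next lemma is the general form of this estimate. A point of the convex hull is an average of triples $(a_k,|a_k|^2,g(a_k))$, and the coordinates $a$ and $s$ together determine the mean squared distance from the $a_k$ to $b$. If that is small, the $a_k$ are concentrated near $b$, and the average $c$ of the $g(a_k)$ is near $g(b)$.

\begin{lemma}\label{lem:key}
Let $(a,s,c)\in X$ and $b\in C$, and put $Q=s-2\langle a,b\rangle+|b|^2$. Then $Q\ge0$ and $|c-g(b)|\le\omega(\sqrt Q)$.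
\end{lemma}

\begin{proof}
First let $(a,s,c)=\sum_kp_k\,(a_k,|a_k|^2,g(a_k))$ be a finite convex combination. Expanding the squares,
\[
\sum_kp_k|a_k-b|^2=\sum_kp_k|a_k|^2-2\Big\langle\sum_kp_ka_k,b\Big\rangle+|b|^2=Q,
\]
so $Q\ge0$, and $\sum_kp_k|a_k-b|\le\sqrt Q$ by the Cauchy--Schwarz inequality. By \eqref{eq:modulus}, then concavity, then monotonicity of $\omega$,
\[
|c-g(b)|\le\sum_kp_k|g(a_k)-g(b)|\le\sum_kp_k\,\omega(|a_k-b|)\le\omega\Big(\sum_kp_k|a_k-b|\Big)\le\omega(\sqrt Q).
\]
For fixed $b$, both $Q$ and $|c-g(b)|$ are norm-continuous functions of $(a,s,c)$, and $\omega$ is continuous. Hence both inequalities pass to the norm closure $X$.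
\end{proof}

Convexity is what makes the last step possible: $X$ is compact in the weak topology, yet each of its points is a norm limit of finite convex combinations.

\begin{lemma}\label{lem:regret}
At the profile $\big((a,s,c),(b,r)\big)$ of $\Gamma_{C,g}$, with $Q$ as in Lemma~\ref{lem:key},
\begin{align}
\max_Xu_1(\cdot,(b,r))&=|b|^2, & \operatorname{reg}_1&=Q,\label{eq:reg1}\\
\max_Yu_2((a,s,c),\cdot)&=|c|^2, & \operatorname{reg}_2&=|b-c|^2+(r-|b|^2).\label{eq:reg2}
\end{align}
\end{lemma}

\begin{proof}
By definition $u_1=|b|^2-Q$, which is at most $|b|^2$ by Lemma~\ref{lem:key}. The strategy $(b,|b|^2,g(b))\in X$ has $Q=0$. This gives \eqref{eq:reg1}. Next, $2\langle c,b\rangle=|c|^2+|b|^2-|b-c|^2$, so $u_2=|c|^2-|b-c|^2-(r-|b|^2)\le|c|^2$, with equality at $(c,|c|^2)$. This pair lies in $Y$ because $c\in C$ by Lemma~\ref{lem:admissible}. This gives \eqref{eq:reg2}.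
\end{proof}

The best-reply values are squared norms: lower semicontinuous, as they must be, but by \eqref{eq:spike} not weakly continuous in general.

\begin{theorem}\label{thm:dictionary}
Let $C$ be a nonempty closed bounded convex subset of a real Hilbert space.
\begin{enumerate}
\item[(1)] Let $g:C\to C$ satisfy \eqref{eq:modulus}, and let $\varepsilon,\eta\ge0$. If $\Gamma_{C,g}$ has an $\varepsilon$-equilibrium, then some $b\in C$ has $|b-g(b)|\le\sqrt\varepsilon+\omega(\sqrt\varepsilon)$. If some $b\in C$ has $|b-g(b)|\le\eta$, then $\Gamma_{C,g}$ has an $\eta^2$-equilibrium. Hence $\Gamma_{C,g}$ has $\varepsilon$-equilibria for all $\varepsilon>0$ if and only if $\inf_{b\in C}|b-g(b)|=0$, and it has an equilibrium if and only if $g$ has a fixed point.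
\item[(2)] The games $\Gamma_{C,g}$ have $\varepsilon$-equilibria for all $\varepsilon>0$ and all Lipschitz maps $g:C\to C$ if and only if $C$ is norm compact.
\end{enumerate}
\end{theorem}

\begin{proof}
(1) At an $\varepsilon$-equilibrium $((a,s,c),(b,r))$, formula \eqref{eq:reg1} gives $Q\le\varepsilon$, and \eqref{eq:reg2} gives $|b-c|\le\sqrt\varepsilon$ because $r\ge|b|^2$. By Lemma~\ref{lem:key},
\[
|b-g(b)|\le|b-c|+|c-g(b)|\le\sqrt\varepsilon+\omega(\sqrt\varepsilon).
\]
Conversely, at the profile $\big((b,|b|^2,g(b)),(b,|b|^2)\big)$ the regrets are $0$ and $|b-g(b)|^2$, so $|b-g(b)|\le\eta$ makes it an $\eta^2$-equilibrium. The first equivalence follows because $\sqrt\varepsilon+\omega(\sqrt\varepsilon)\to0$ as $\varepsilon\to0$, and the second by taking $\varepsilon=\eta=0$.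

(2) A Lipschitz map satisfies \eqref{eq:modulus} with $\omega$ linear, so (1) applies. If $C$ is norm compact, Schauder's theorem (a continuous self-map of a nonempty compact convex subset of a normed space has a fixed point) gives an equilibrium. If $C$ is not norm compact then, being complete, it is not totally bounded. Lin and Sternfeld \cite{LS} prove that every convex subset $C$ of a normed space that is not totally bounded admits a Lipschitz map $g:C\to C$ with $\inf_{b\in C}|b-g(b)|>0$. For this $g$, part (1) excludes $\varepsilon$-equilibria for small $\varepsilon$.
\end{proof}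

\begin{remark}
Closedness and boundedness of $C$ give weak compactness. Convexity of $C$ gives $c\in C$, without which player 2 could not imitate $c$. The modulus $\omega$ must be uniform in $b$, because the point $b$ found in (1) depends on $\varepsilon$. Concavity of $\omega$ is no restriction: let $g$ be uniformly continuous, $\omega_0(t)=\sup\{|g(a)-g(b)|:|a-b|\le t\}\le2R$, and let $\omega$ be the infimum of all functions $\beta+\kappa t\ge\omega_0(t)$ with $\beta,\kappa\ge0$. Then $\omega\ge\omega_0$ is finite, concave and nondecreasing, hence continuous on $(0,\infty)$. If $\omega_0\le\beta$ on $[0,t_0]$ then $\omega(t)\le\beta+2Rt/t_0$; as $\beta>0$ is arbitrary, $\omega(t)\to0=\omega(0)$ as $t\to0$.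
\end{remark}

Part (2) already answers the question in the negative. The explicit map of the next section makes the proof of Theorem~\ref{thm:main} self-contained and yields the constant $\varepsilon_0$.

\section{A map that moves every point}\label{sec:map}

We need a uniformly continuous self-map of a closed bounded convex set in Hilbert space without approximate fixed points. Such a map is easy to see on probability densities in $L^1=L^1[0,1]$: cut a density at its median, discard the right half of the mass and double the left half. Starting from the constant density $\mathbf 1$, the iterates are $2\cdot1_{[0,1/2]},\ 4\cdot1_{[0,1/4]},\dots$; the mass runs toward $0$, each step has $L^1$-length $1$, and the only candidate for a limit is a point mass, which is not a density. We carry this map to $L^2$ by taking square roots. Norms are $\|\cdot\|_1$ in $L^1$ and $|\cdot|$ in $L^2$.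

\begin{proposition}\label{prop:map}
Let $C=\{x\in L^2:x\ge0,\ |x|\le1\}$. Then $C$ is closed, bounded and convex, and there is a map $g:C\to C$ such that for all $x,y\in C$
\begin{align}
|g(x)-g(y)|&\le2\sqrt2\,|x-y|^{1/2},\label{eq:holder}\\
|x-g(x)|&\ge\tfrac14.\label{eq:move}
\end{align}
\end{proposition}

\begin{proof}
The set $C$ is the intersection of the closed unit ball with the half-spaces $\langle\cdot,z\rangle\ge0$, $z\ge0$, so it is closed, bounded and convex. Let
\[
D=\Big\{p\in L^1:p\ge0,\ \textstyle\int p=1\Big\},\qquad B=\Big\{p\in L^1:p\ge0,\ \textstyle\int p\le1\Big\}.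
\]

\emph{The median map $f:D\to D$.} For $p\in D$ the function $m\mapsto\int_0^mp$ is continuous and runs from $0$ to $1$; let $m_p$ be the least $m$ at which it equals $\frac12$, and put $f(p)=2p\,1_{[0,m_p]}\in D$. Since $|p-f(p)|=p$ pointwise, on $[0,m_p]$ as well as on $(m_p,1]$,
\begin{equation}\label{eq:f1}
\|p-f(p)\|_1=1\qquad(p\in D).
\end{equation}
The median $m_p$ can jump, when $p$ vanishes on an interval next to it, but only across regions of small mass, and $f$ is $2$-Lipschitz. Let $p,q\in D$ with $m_p\le m_q$. Then $f(p)-f(q)$ equals $2(p-q)$ on $[0,m_p]$, equals $-2q$ on $(m_p,m_q]$, and vanishes beyond $m_q$. Moreover $\int_{m_p}^{m_q}q=\frac12-\int_0^{m_p}q=\int_0^{m_p}(p-q)$. Therefore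
\[
\|f(p)-f(q)\|_1=2\int_0^{m_p}\big(|p-q|+(p-q)\big)=4\int_0^{m_p}(p-q)^+\le4\int_0^1(p-q)^+=2\|p-q\|_1,
\]
where the last equality holds because $\int_0^1(p-q)=0$, so that the positive and negative parts of $p-q$ have equal integrals.

\emph{Extension to $F:B\to D$.} The square roots of the elements of $D$ form the positive part of the unit sphere of $L^2$, which is not convex, whereas those of $B$ form $C$. So we extend $f$ to $B$, by first filling in the missing mass uniformly. Put $\pi(p)=p+(1-\|p\|_1)\mathbf 1\in D$ and $F=f\circ\pi$. Since $\|\pi(p)-\pi(q)\|_1\le\|p-q\|_1+\big|\|p\|_1-\|q\|_1\big|\le2\|p-q\|_1$, the map $F$ is $4$-Lipschitz. We claim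
\begin{equation}\label{eq:F}
\|p-F(p)\|_1\ge\tfrac12\qquad(p\in B).
\end{equation}
Let $\delta=\|p-F(p)\|_1$. Then $\|\pi(p)-p\|_1=1-\|p\|_1=\|F(p)\|_1-\|p\|_1\le\delta$, so \eqref{eq:f1} applied to $\pi(p)$ gives
\[
1=\|\pi(p)-F(p)\|_1\le\|\pi(p)-p\|_1+\|p-F(p)\|_1\le2\delta .
\]

\emph{Transfer to $L^2$.} For $x\in C$ we have $x^2\in B$; put $g(x)=\sqrt{F(x^2)}$. Then $g(x)\ge0$ and $|g(x)|^2=\|F(x^2)\|_1=1$, so $g(x)\in C$. Two inequalities compare the norms. For $x,y\in C$, the Cauchy--Schwarz inequality gives
\begin{equation}\label{eq:sq}
\|x^2-y^2\|_1\le|x-y|\,|x+y|\le2|x-y|.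
\end{equation}
For $p,q\in B$, the pointwise bound $(\sqrt p-\sqrt q)^2\le|\sqrt p-\sqrt q|(\sqrt p+\sqrt q)=|p-q|$ gives $|\sqrt p-\sqrt q|^2\le\|p-q\|_1$. Hence
\[
|g(x)-g(y)|^2\le\|F(x^2)-F(y^2)\|_1\le4\|x^2-y^2\|_1\le8|x-y|,
\]
which is \eqref{eq:holder}. Finally, \eqref{eq:sq} with $y=g(x)$ and \eqref{eq:F} give $|x-g(x)|\ge\frac12\|x^2-F(x^2)\|_1\ge\frac14$.
\end{proof}

The square root costs the Lipschitz property and leaves a H\"older bound of exponent $\frac12$. This is why Section~\ref{sec:imitation} allows a general concave modulus.

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}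

Let $C$ and $g$ be as in Proposition~\ref{prop:map}, so that $R=1$ and $\omega(t)=2\sqrt2\,t^{1/2}$, and let $\Gamma=\Gamma_{C,g}$. By Lemma~\ref{lem:admissible}, $\Gamma$ is a biaffine separately continuous game with compact convex metrizable strategy sets. Since $a,b,c\ge0$ and $s,r\le1$, both payoffs are at least $-1$; by \eqref{eq:reg1} and \eqref{eq:reg2}, $u_1\le|b|^2\le1$ and $u_2\le|c|^2\le1$.

\subsection*{No $\varepsilon$-equilibrium in $\Gamma$}
Suppose $\Gamma$ has an $\varepsilon$-equilibrium and put $t=\varepsilon^{1/4}$. Theorem~\ref{thm:dictionary}(1) and \eqref{eq:move} give $\frac14\le t^2+2\sqrt2\,t$, that is, $(t+\sqrt2)^2\ge\frac94$. Hence $t\ge\frac32-\sqrt2=\frac12(\sqrt2-1)^2$ and $\varepsilon=t^4\ge\varepsilon_0$.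

\subsection*{The mixed extension}
Mixing adds nothing to a game whose payoffs are already affine in each strategy: a measure acts only through its mean. We make this precise.

Let $K$ be a closed bounded convex subset of a separable Hilbert space $E$, with the weak topology, and let $\mu\in\Delta(K)$. The functional $z\mapsto\int\langle z,k\rangle\,d\mu(k)$ on $E$ is linear and bounded, so by the Riesz representation theorem there is a unique $k_\mu\in E$, the \emph{barycenter} of $\mu$, with
\begin{equation}\label{eq:bary}
\langle z,k_\mu\rangle=\int\langle z,k\rangle\,d\mu(k)\qquad(z\in E).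
\end{equation}
It lies in $K$: otherwise the separation theorem gives $z$ with $\langle z,k_\mu\rangle>\sup_K\langle z,\cdot\rangle$, contradicting \eqref{eq:bary}. The map $\mu\mapsto k_\mu$ is affine, sends the point mass $\delta_k$ to $k$, and is continuous from $\Delta(K)$ to $K$, because each $\langle z,\cdot\rangle$ is a continuous function on $K$. By \eqref{eq:bary}, $\int\ell\,d\mu=\ell(k_\mu)$ whenever $\ell$ is a constant plus a continuous linear functional.

The payoffs are jointly Borel on $X\times Y$. Indeed, for an orthonormal basis $(e_n)$ of $L^2$ we have $\langle a,b\rangle=\sum_n\langle a,e_n\rangle\langle b,e_n\rangle$, a pointwise limit of jointly continuous partial sums; the same holds for $\langle c,b\rangle$, and $s$, $r$ are continuous. As $X$ and $Y$ are compact metrizable, the Borel $\sigma$-algebra of $X\times Y$ is the product $\sigma$-algebra, and Fubini's theorem applies. Let $\mu\in\Delta(X)$ and $\nu\in\Delta(Y)$ have barycenters $x_\mu\in X$ and $y_\nu\in Y$. By the proof of Lemma~\ref{lem:admissible}, $u_i$ is in each variable a constant plus a continuous linear functional, so the mixed payoff is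
\begin{equation}\label{eq:mixed}
U_i(\mu,\nu)=\iint u_i(x,y)\,d\mu(x)\,d\nu(y)=\int u_i(x_\mu,y)\,d\nu(y)=u_i(x_\mu,y_\nu).
\end{equation}
In particular $U_i$ is bounded, biaffine and separately continuous. If $(\mu,\nu)$ is an $\varepsilon$-equilibrium of the mixed extension, then for all $x\in X$
\[
u_1(x,y_\nu)=U_1(\delta_x,\nu)\le U_1(\mu,\nu)+\varepsilon=u_1(x_\mu,y_\nu)+\varepsilon,
\]
and the deviations $\delta_y$ give $u_2(x_\mu,y)\le u_2(x_\mu,y_\nu)+\varepsilon$ for all $y\in Y$. So $(x_\mu,y_\nu)$ is an $\varepsilon$-equilibrium of $\Gamma$, and $\varepsilon\ge\varepsilon_0$. This completes the proof of Theorem~\ref{thm:main}. \qed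

\begin{remark}
Adding dummy players with one-point strategy sets and zero payoffs gives the same conclusion for every number $n\ge2$ of players.
\end{remark}

\section{One jointly continuous payoff}\label{sec:joint}

In the game of Theorem~\ref{thm:main} the payoff $u_1$ is not jointly continuous. With $a_n$ as in \eqref{eq:spike}, the profiles $\big((a_n,1,g(a_n)),(a_n,1)\big)$ have $u_1=1$, and a subsequence converges to a profile $\big((0,1,c),(0,1)\big)$, where $u_1=-1$. The next proposition shows that such a discontinuity is forced, for both players. Joint continuity of $u_1$ lets finitely many strategies of player 1 approximate all others uniformly in $y$, and on their simplex of weights the game becomes jointly continuous.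

\begin{proposition}\label{prop:joint}
Let $X,Y$ be nonempty compact convex subsets of Hausdorff locally convex spaces, and let $u_1,u_2$ be bounded and separately continuous on $X\times Y$, with $u_1$ affine in $x$ and $u_2$ affine in $x$ and in $y$. If $u_1=v+w$ with $v$ jointly continuous on $X\times Y$ and $w$ a function of $y$ only, then $\varepsilon$-equilibria exist for every $\varepsilon>0$.
\end{proposition}

\begin{proof}
For any $x_0\in X$ the function $w=u_1(x_0,\cdot)-v(x_0,\cdot)$ is continuous, so $u_1$ itself is jointly continuous.

Fix $\varepsilon>0$. For $x_0\in X$ the set $\{(x,y):|u_1(x,y)-u_1(x_0,y)|<\varepsilon\}$ is open and contains $\{x_0\}\times Y$. Since $Y$ is compact, it contains $N(x_0)\times Y$ for some open neighborhood $N(x_0)$ of $x_0$ (the tube lemma). Since $X$ is compact, $X=N(x_1)\cup\dots\cup N(x_m)$ for some $x_1,\dots,x_m$.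

Let $\Delta_m$ be the simplex of probability vectors $p=(p_1,\dots,p_m)$, and on $\Delta_m\times Y$ put $V_i(p,y)=\sum_kp_ku_i(x_k,y)$. Each $u_i(x_k,\cdot)$ is continuous, so $V_1,V_2$ are jointly continuous; $V_1$ is affine in $p$ and $V_2$ is affine in $y$. Theorem~\ref{thm:FG} gives an equilibrium $(p,y)$ of this game. Let $x=\sum_kp_kx_k\in X$. As $u_1$ and $u_2$ are affine in $x$, we have $V_i(p,\cdot)=u_i(x,\cdot)$. For $i=2$ this shows that $y$ maximizes $u_2(x,\cdot)$, so player 2 has no regret at $(x,y)$. For $x'\in X$ choose $k$ with $x'\in N(x_k)$. Since $p$ is at least as good as the $k$th vertex of $\Delta_m$,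
\[
u_1(x',y)\le u_1(x_k,y)+\varepsilon\le V_1(p,y)+\varepsilon=u_1(x,y)+\varepsilon.\qedhere
\]
\end{proof}

The players may be exchanged. Hence in every biaffine two-player game of this kind that lacks an $\varepsilon$-equilibrium for some $\varepsilon>0$, neither payoff is jointly continuous, even modulo a term depending only on the opponent's strategy.

The hypothesis that $u_2$ is affine in $x$ goes beyond Definition~\ref{def:game}. It is used once, for the identity $V_2(p,\cdot)=u_2(x,\cdot)$, and it cannot be dropped. The idea of the counterexample is to make player 2's best reply jump as $x$ crosses $\frac12$. She has a safe action $y_0$ worth $\frac12$, and for every $x>\frac12$ some action $y_n$ worth $1$, where $n\to\infty$ as $x$ decreases to $\frac12$; for $x\le\frac12$ the actions $y_n$ are worthless. Player 1 wants $x$ large when $y_0$ is played and small when it is not.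

\begin{proposition}\label{prop:example}
There is a two-player separately continuous game with $u_1$ jointly continuous and affine in each variable, and $u_2$ affine only in player 2's own strategy, that has no $\varepsilon$-equilibrium for $\varepsilon<\frac16$.
\end{proposition}

\begin{proof}
Let $A=\{y_0,y_\infty\}\cup\{y_n:n\ge2\}$ be the compact subset of $\mathbb R$ given by $y_0=1$, $y_n=\frac1n$, $y_\infty=0$. A function on $A$ is continuous exactly when its values at $y_n$ converge to its value at $y_\infty$. Let $X=[0,1]$ and $Y=\Delta(A)$. For $x\in(\frac12,1]$ put $\tau(x)=1/(x-\frac12)\in[2,\infty)$, and for $n\ge2$ put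
\[
\varphi_n(x)=\begin{cases}0,&x\le\frac12,\\[2pt] \max\{0,\,1-\operatorname{dist}(\tau(x),[n,n+1])\},&x>\frac12.\end{cases}
\]
Each $\varphi_n:[0,1]\to[0,1]$ is continuous on $(\frac12,1]$ and vanishes on $[0,\frac12+\frac1{n+2}]$, where $x\le\frac12$ or $\tau(x)\ge n+2$; so it is continuous. For fixed $x$, we have $\varphi_n(x)=0$ for all large $n$. For $x>\frac12$, we have $\varphi_n(x)=1$ with $n=\lfloor\tau(x)\rfloor\ge2$. Writing $\mu_0=\mu(\{y_0\})$ and $\mu_n=\mu(\{y_n\})$, let
\[
u_1(x,\mu)=x(2\mu_0-1),\qquad u_2(x,\mu)=\tfrac12\mu_0+\sum_{n\ge2}\mu_n\varphi_n(x).
\]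
Since $y_0$ is isolated, $\mu\mapsto\mu_0$ is continuous and affine, so $u_1$ is jointly continuous and affine in each variable. For fixed $x$, $u_2(x,\cdot)$ is the integral of the continuous function on $A$ with values $\frac12$, $\varphi_n(x)$, $0$ at $y_0$, $y_n$, $y_\infty$, so it is continuous and affine in $\mu$. For fixed $\mu$ the series is dominated by $\sum_n\mu_n\le1$ and converges uniformly in $x$, so $u_2(\cdot,\mu)$ is continuous.

Suppose $(x,\mu)$ is an $\varepsilon$-equilibrium with $\varepsilon<\frac16$; in particular $1-4\varepsilon>0$.

\emph{Case $x\le\frac12$.} Here $u_2(x,\mu)=\mu_0/2$ and $\delta_{y_0}$ yields $\frac12$, so $\mu_0\ge1-2\varepsilon$. Player 1's deviation to $1$ gains $(1-x)(2\mu_0-1)\ge\frac12(1-4\varepsilon)$.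

\emph{Case $x>\frac12$.} Here some $\delta_{y_n}$ yields $1$, while $u_2(x,\mu)\le\frac12\mu_0+(1-\mu_0)=1-\frac12\mu_0$, so $\mu_0\le2\varepsilon$. Player 1's deviation to $0$ gains $x(1-2\mu_0)\ge\frac12(1-4\varepsilon)$.

In both cases $\varepsilon\ge\frac12(1-4\varepsilon)$, that is, $\varepsilon\ge\frac16$, a contradiction.
\end{proof}

Proposition~\ref{prop:example} already answers the question in the negative for the class of Definition~\ref{def:game} read literally. It rests on the non-affinity of $u_2$ in the opponent's strategy, and it disappears when player 1 may mix as well: by fact (c), the game with action spaces $[0,1]$ and $A$ has $\varepsilon$-equilibria in mixed strategies for every $\varepsilon>0$. The content of Theorem~\ref{thm:main} is that the negative answer persists for biaffine games and for mixed extensions.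

\section{How large can the obstruction be?}\label{sec:size}

With payoffs in $[0,1]$ every profile is a $1$-equilibrium. For biaffine games one does better by starting from the zero-sum game $u_1-u_2$, where Theorem~\ref{thm:Sion} needs only separate continuity. At a saddle point of $u_1-u_2$, whatever player 1 gains by deviating, player 2 gains at least as much. So a large regret for player 1 leads to a profile at which he plays a best reply and player 2 already has a large payoff, hence little room for regret. The argument adapts one of Bosse, Byrka and Markakis for finite games.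

\begin{proposition}\label{prop:size}
Every biaffine two-player separately continuous game with payoffs in $[0,1]$ has an $\alpha$-equilibrium for $\alpha=\frac{3-\sqrt5}2\approx0.382$. Hence the supremum $\varepsilon^*$ of all $\varepsilon$ for which some biaffine two-player separately continuous game with payoffs in $[0,1]$ has no $\varepsilon$-equilibrium satisfies
\[
\tfrac1{32}(\sqrt2-1)^8\le\varepsilon^*\le\tfrac{3-\sqrt5}2 .
\]
\end{proposition}

\begin{proof}
The function $h=u_1-u_2$ is separately continuous and affine in each variable. Let $(x^*,y^*)$ be a saddle point as in Theorem~\ref{thm:Sion}. Exchanging the players replaces $h$ by $-h$ and preserves the saddle point, so we may assume that $\gamma:=\operatorname{reg}_1(x^*,y^*)\ge\operatorname{reg}_2(x^*,y^*)$. If $\gamma\le\alpha$, then $(x^*,y^*)$ is an $\alpha$-equilibrium. Assume $\alpha<\gamma\le1$.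

Let $\bar x$ maximize $u_1(\cdot,y^*)$, so $u_1(\bar x,y^*)=u_1(x^*,y^*)+\gamma$. The inequality $h(\bar x,y^*)\le h(x^*,y^*)$ then reads
\[
u_2(\bar x,y^*)\ge u_2(x^*,y^*)+\gamma\ge\gamma .
\]
At $(\bar x,y^*)$ player 1 has no regret and player 2 has regret at most $1-\gamma$. We share this regret between the players by moving $y^*$ toward a maximizer $\bar y$ of $u_2(\bar x,\cdot)$. For $\lambda\in[0,1]$ let $y_\lambda=(1-\lambda)y^*+\lambda\bar y$. Since $u_1$ is affine in $y$, for every $x\in X$
\[
u_1(x,y_\lambda)-u_1(\bar x,y_\lambda)=(1-\lambda)\big(u_1(x,y^*)-u_1(\bar x,y^*)\big)+\lambda\big(u_1(x,\bar y)-u_1(\bar x,\bar y)\big)\le\lambda,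
\]
the first bracket being at most $0$ and the second at most $1$. Since $u_2$ is affine in $y$,
\[
\operatorname{reg}_2(\bar x,y_\lambda)=(1-\lambda)\big(u_2(\bar x,\bar y)-u_2(\bar x,y^*)\big)\le(1-\lambda)(1-\gamma).
\]
The two bounds agree for $\lambda=\frac{1-\gamma}{2-\gamma}\in[0,1]$, and then $(\bar x,y_\lambda)$ is a $\lambda$-equilibrium. The function $t\mapsto\frac{1-t}{2-t}=1-\frac1{2-t}$ is decreasing on $[0,1]$, and $\frac{1-\alpha}{2-\alpha}=\alpha$ because $\alpha^2-3\alpha+1=0$. As $\gamma>\alpha$, we get $\lambda\le\alpha$.

An $\alpha$-equilibrium is an $\varepsilon$-equilibrium for all $\varepsilon\ge\alpha$, so $\varepsilon^*\le\alpha$. For the lower bound, replace the payoffs of Theorem~\ref{thm:main} by $(u_i+1)/2\in[0,1]$. This halves the regrets, so the rescaled game has no $\varepsilon$-equilibrium for $\varepsilon<\varepsilon_0/2=\frac1{32}(\sqrt2-1)^8$.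
\end{proof}

We do not determine $\varepsilon^*$. Affinity in the opponent's strategy is used twice, to apply Theorem~\ref{thm:Sion} to $u_1-u_2$ and to bound player 1's regret at $(\bar x,y_\lambda)$, and we claim no upper bound of this kind for games in which $u_i$ is affine only in player $i$'s own strategy.

\begin{thebibliography}{9}

\bibitem{Problem}
``A strategic form game, with bounded and separately continuous payoffs, is a triple $\langle N,(X_i)_{i\in N},(u_i)_{i\in N}\rangle$, where $N$ a finite collec'',
\texttt{https://www.x-mol.com/paperRedirect/1303158013786558464}.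

\bibitem{LS}
Lin and Sternfeld, \emph{Convex sets with the Lipschitz fixed point property are compact}, Proc. AMS 93 (1985), 633--639.

\bibitem{ST}
Simon and Tomkowicz, 2018.

\bibitem{Vieille}
Vieille, 1996.

\end{thebibliography}
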